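# Chains of antiderivatives with integer values at both ends

## 1. Chains with $f_{n+2}=d\,f_n$, and the value $\alpha=\pi\sqrt2$

Fix a real number $\alpha>0$.

**Definition.** A *chain* on $[0,\alpha]$ is an infinite sequence of differentiable functions $f_0,f_1,f_2,\dots:[0,\alpha]\to\mathbb R$ with $f_{i+1}'=f_i$ for all $i$ and with $f_i(0)$ and $f_i(\alpha)$ integers for all $i$. A chain is *admissible for $\alpha$* if not all $f_i$ are the zero function.

So we integrate again and again, choosing a constant of integration each time, and we want integers at both ends forever. Two examples come to mind. If $e^\alpha=p/q$ is rational, then $(qe^x,qe^x,\dots)$ is admissible: the end values are $q$ and $p$. If $\cos\alpha$ and $\sin\alpha$ are both rational with common denominator $q$, then $q$ times $(\cos x,\sin x,-\cos x,-\sin x,\cos x,\dots)$ is admissible. The following conjecture says that no other $\alpha$ occurs. It appears with the question "Does there exist an infinite sequence of differentiable functions $f0,f1,f2,\ldots:[0,1]\to\mathbb R$,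 not all the zero function, such that, for all $i$," at https://math.techqa.club/does-there-exist-a-sequence-of-antiderivatives-f-0-f-1-f-2-dots-with-f-i-0-f-i-1-integers-4675411.

**Conjecture.** If an admissible chain for $\alpha$ exists, then $\alpha\in\{x:\sin x,\cos x\in\mathbb Q\}\cup\{x:e^x\in\mathbb Q\}$.

Both examples satisfy $f_{n+2}=d\,f_n$, with $d=1$ and $d=-1$. The easy special case is to allow any nonzero integer $d$ here. For $d<0$ write $\sqrt d=i\sqrt{|d|}$, and put
$$C_d(x)=\cosh\frac{x}{\sqrt d},\qquad S_d(x)=\sqrt d\,\sinh\frac{x}{\sqrt d}.$$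
For $d=-m<0$ these are $\cos(x/\sqrt m)$ and $\sqrt m\sin(x/\sqrt m)$, so they are real in all cases. They satisfy
$$S_d'=C_d,\qquad d\,C_d'=S_d,\qquad C_d(0)=1,\quad S_d(0)=0,\qquad C_d^2-\tfrac1dS_d^2=1.$$

**Proposition A.** Let $d$ be a nonzero integer. There is an admissible chain for $\alpha$ with $f_{n+2}=d\,f_n$ for all $n$ if and only if $C_d(\alpha)$ and $S_d(\alpha)$ are rational.

**Proof.** Suppose both numbers are rational, with common denominator $q\ge1$. Put $f_{2k}=q\,d^kC_d$ and $f_{2k+1}=q\,d^kS_d$. Then $f_{2k+1}'=q\,d^kC_d=f_{2k}$ and $f_{2k+2}'=q\,d^{k+1}C_d'=q\,d^kS_d=f_{2k+1}$. The values at $0$ are $q\,d^k$ and $0$, the values at $\alpha$ are integers by choice of $q$, and $f_0\ne0$.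

Conversely, let such a chain be given, and write $a_i=f_i(0)$, $b_i=f_i(\alpha)$. From $f_2=d f_0$ and $f_2'=f_1$ we get $f_1=d f_0'$, and then $f_1'=f_0$ gives $d f_0''=f_0$. This is a linear equation of order two; $C_d$ and $S_d$ are solutions with Wronskian $C_dS_d'-C_d'S_d=C_d^2-\frac1dS_d^2=1$. Since $f_0(0)=a_0$ and $f_0'(0)=a_1/d$,
$$f_0=a_0C_d+\tfrac{a_1}{d}S_d,\qquad f_1=d f_0'=a_1C_d+a_0S_d .$$
If $a_0=a_1=0$, all $f_i$ vanish, so $(a_0,a_1)\neq(0,0)$. At $x=\alpha$ we read two linear equations with rational coefficients for $C_d(\alpha),S_d(\alpha)$, with right-hand sides $b_0,b_1$ and determinant $a_0^2-a_1^2/d$. If the determinant is not $0$, both unknowns are rational. If it is $0$, then $a_1^2=d a_0^2$, so $a_0\ne0$ and $d$ is the square of a rational number; hence $d=k^2$ with an integer $k\ge1$, and $a_1=\pm k a_0$. Then $f_0=a_0(\cosh\frac xk\pm\sinh\frac xk)=a_0e^{\pm x/k}$, so $e^{\pm\alpha/k}=b_0/a_0$ is rational, and therefore so are $\cosh(\alpha/k)=C_d(\alpha)$ and $k\sinh(\alpha/k)=S_d(\alpha)$. $\blacksquare$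

Only squarefree $d$ matter (a nonzero integer is *squarefree* if no square $>1$ divides it; $\pm1$ are squarefree). Indeed, suppose $C_{dk^2}(\alpha)$ and $S_{dk^2}(\alpha)$ are rational and let $\vartheta=\alpha/(k\sqrt d)$. Then $e^{\pm\vartheta}=c\pm s\sqrt d$ with $c,s\in\mathbb Q$. Expanding $(c\pm s\sqrt d)^k=x\pm y\sqrt d$ with $x,y\in\mathbb Q$ gives $\cosh(k\vartheta)=x$ and $\sqrt d\sinh(k\vartheta)=d y$, so $C_d(\alpha)$ and $S_d(\alpha)$ are rational.

Now take $d=-2$: we need $\cos(\alpha/\sqrt2)$ and $\sqrt2\sin(\alpha/\sqrt2)$ rational, and $\alpha=\pi\sqrt2$ does it. To see that it lies outside the conjectured set we recall a classical theorem.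

**(GS) Gelfond–Schneider.** If $\ell\ne0$ is complex, $e^\ell$ is algebraic and $b$ is algebraic and irrational, then $e^{b\ell}$ is transcendental.

"Irrational" means "not in $\mathbb Q$"; nonreal $b$ are allowed. The usual form requires $e^\ell\neq1$. If $e^\ell=1$, then $\ell=2\pi ik$ with $k\ne0$; apply the usual form to $\ell/2k=\pi i$, whose exponential is $-1$, and to the exponent $2kb$, which is again algebraic and irrational.

**Theorem 1.** The conjecture is false: $\alpha=\pi\sqrt2$ is a counterexample.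

**Proof.** Put $f_0=\cos(x/\sqrt2)$, $f_1=\sqrt2\sin(x/\sqrt2)$, $f_{i+2}=-2f_i$. This is the chain of Proposition A with $d=-2$, $q=1$. Its end values are $f_0(0)=1$, $f_0(\alpha)=\cos\pi=-1$, $f_1(0)=f_1(\alpha)=0$, and multiples of these by powers of $-2$.

Apply (GS) with $\ell=i\pi$, $e^\ell=-1$. With $b=\sqrt2$, the number $e^{i\alpha}=e^{i\pi\sqrt2}$ is transcendental. If $\cos\alpha$ and $\sin\alpha$ were both rational, $e^{i\alpha}=\cos\alpha+i\sin\alpha$ would be algebraic; so they are not. With $b=-i\sqrt2$, we have $b\ell=\pi\sqrt2$, so $e^{\alpha}$ is transcendental and not rational. $\blacksquare$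

What changes in general? The relation $f_{n+2}=d f_n$ turned the chain into a differential equation with two unknown numbers. A general chain has no such relation: $f_0$ is free and each later function brings a new free integer. So there are two questions. Which $\alpha$ carry any admissible chain at all? And under which condition on the chain are the $\alpha$ of Proposition A the only ones?

## 2. A chain is a function together with a list of integers

The formulas here describe all chains and serve everything below. Write $\|\cdot\|$ for the sup norm on $[0,\alpha]$, and for continuous $f$ put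
$$M_n(f)=\int_0^\alpha\frac{(\alpha-t)^n}{n!}f(t)\,dt .$$
Suppose $f_{i+1}'=f_i$ for all $i$ and $a_i=f_i(0)$. The $k$-th derivative of $f_n$ is $f_{n-k}$ for $k\le n$, so Taylor's formula with integral remainder gives, for $n\ge1$,
$$f_n(x)=\sum_{k=0}^{n-1}a_{n-k}\frac{x^k}{k!}+\int_0^x\frac{(x-t)^{n-1}}{(n-1)!}f_0(t)\,dt.\tag{1}$$
Integrate over $[0,\alpha]$ and exchange the order of integration in the last term:
$$f_{n+1}(\alpha)-f_{n+1}(0)=\int_0^\alpha f_n=\alpha a_n+c_n+M_n(f_0),\qquad c_n=\sum_{k=1}^{n-1}a_{n-k}\frac{\alpha^{k+1}}{(k+1)!}.\tag{2}$$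
Here $c_n$ depends only on $a_1,\dots,a_{n-1}$. Also $f_1(\alpha)-f_1(0)=M_0(f_0)$.

**Lemma 1.** Let $f_0$ be differentiable on $[0,\alpha]$ with $f_0(0),f_0(\alpha),M_0(f_0)\in\mathbb Z$, and let $a_n\in\mathbb Z$ $(n\ge1)$ satisfy $\alpha a_n+c_n+M_n(f_0)\in\mathbb Z$ for all $n\ge1$. Then (1) defines functions $f_n$ $(n\geq1)$ such that $(f_n)_{n\ge0}$ is a chain.

**Proof.** Differentiating (1) with $n+1$ in place of $n$ gives (1) for $n$ (and gives $f_0$ when $n=0$), so $f_{n+1}'=f_n$. Clearly $f_n(0)=a_n$ for $n\ge1$. Finally $f_1(\alpha)=a_1+M_0(f_0)$ and, by (2), $f_{n+1}(\alpha)=a_{n+1}+\alpha a_n+c_n+M_n(f_0)$ are integers. $\blacksquare$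

The second tool is repeated integration by parts. For a chain and a polynomial $P$ of degree at most $D$,
$$\int_0^\alpha f_nP=\sum_{k=0}^{D}(-1)^k\big[f_{n+1+k}P^{(k)}\big]_0^\alpha .\tag{3}$$

Let us try the smallest case by hand: $\alpha=1$ and $f_0=c$ constant. Then $c\in\mathbb Z$. Next $f_1=cx+a_1$ and $f_2=\frac c2x^2+a_1x+a_2$, so $c$ is even. Then $f_3(1)-f_3(0)=\frac c6+\frac{a_1}2+a_2$ must be an integer, so $c+3a_1\equiv0\pmod 6$ and $3\mid c$. So $6\mid c$. The divisibility seems to go on forever, and (3) shows it at one stroke. Take $P=x^n(1-x)^n/n!$. All derivatives of $P$ at $0$ and $1$ are integers (checked in general in Section 3), so the right side of (3) is an integer. The left side is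
$$c\int_0^1\frac{x^n(1-x)^n}{n!}\,dx=c\,\frac{n!}{(2n+1)!}.$$
For $n=1$ this is $c/6$. For large $n$ it is less than $1$ in absolute value, so it is $0$, and $c=0$.

## 3. Rational $\alpha$: every chain vanishes

**Theorem 2.** An admissible chain for $\alpha$ exists if and only if $\alpha\notin\mathbb Q$.

Moreover, let $\alpha\notin\mathbb Q$. If $g\in C[0,\alpha]$ has $g(0),g(\alpha),\int_0^\alpha g\in\mathbb Z$ and $\varepsilon>0$, then there are $f_i$ satisfying $f_{i+1}'=f_i$ and $f_i(0),f_i(\alpha)\in\mathbb Z$ for all $i$, with $\|f_0-g\|<\varepsilon$ and $f_0$ the restriction of an entire function.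

The three conditions on $g$ are necessary for $g=f_0$, since $\int_0^\alpha f_0=f_1(\alpha)-f_1(0)$, and they are preserved under uniform limits because $\mathbb Z$ is closed. So the uniform closure of the set of possible $f_0$ is exactly the set of such $g$. Also, the set in the conjecture is countable, and so is $\mathbb Q$; hence all but countably many $\alpha>0$ are counterexamples.

In this section $\alpha=a/b$ with positive integers $a,b$, and we prove that every chain is zero. Put $w=x(a-bx)$. The example suggests pairing $f_0$ with $w^n/n!$. This gives $\int_0^\alpha f_0w^n=0$ for all large $n$. But it cannot suffice: $w$ is symmetric under $x\mapsto\alpha-x$, so any $f_0$ that is antisymmetric under this reflection satisfies all these equations. We need a second family of test polynomials, and one extra factor $x$ provides it.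

**Step 1: the pairings are integers and tend to $0$.** For $m\in\{0,1\}$ put
$$P(x)=b^mx^m\,\frac{x^n(a-bx)^n}{n!}.$$
We have $P=\frac1{n!}\sum_{j\ge n}c_jx^j$ with (new) integers $c_j$, so $P^{(k)}(0)$ is $0$ for $k<n$ and $c_kk!/n!$ for $k\ge n$: always an integer. Substituting $x=\alpha-y$, and using $b(\alpha-y)=a-by$ and $a-b(\alpha-y)=by$,
$$P(\alpha-y)=\frac{(a-by)^{m+n}\,y^n}{n!},$$
so likewise all $P^{(k)}(\alpha)$ are integers. By (3), $\int_0^\alpha f_0P\in\mathbb Z$. On $[0,\alpha]$ we have $0\le w\le a^2/4b$ and $(bx)^m\le a^m$, so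
$$\Big|\int_0^\alpha f_0P\Big|\le\alpha\|f_0\|a^m\frac{(a^2/4b)^n}{n!}\to0 .$$
Hence there is $n_0$ with $\int_0^\alpha f_0w^n=\int_0^\alpha f_0\,x\,w^n=0$ for all $n\ge n_0$.

**Step 2: these equations force $f_0=0$.** Put $h=f_0w^{n_0}$. Taking linear combinations, $\int_0^\alpha h\,q(w)=0$ and $\int_0^\alpha h\,(x-\frac\alpha2)\,q(w)=0$ for every polynomial $q$. Split $h=h_s+h_a$ into its symmetric and antisymmetric parts under $x\mapsto\alpha-x$. Since $w$ is symmetric and $x-\frac\alpha2$ is antisymmetric, the equations become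
$$\int_0^{\alpha/2}h_s\,q(w)=0,\qquad\int_0^{\alpha/2}\big(x-\tfrac\alpha2\big)h_a\,q(w)=0\qquad\text{for all }q.$$
The function $w$ is strictly increasing on $[0,\alpha/2]$, hence a homeomorphism onto $[0,a^2/4b]$. By Weierstrass approximation on that interval, the functions $q(w)$ are dense in $C[0,\alpha/2]$. A continuous function orthogonal to a dense set is $0$; so $h_s=0$ and $(x-\frac\alpha2)h_a=0$ on $[0,\alpha/2]$, and by continuity and symmetry $h=0$. As $w>0$ on $(0,\alpha)$, $f_0=0$ there, and $f_0\equiv0$ by continuity.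

**Step 3: the other functions.** For each $j$ the shifted sequence $(f_j,f_{j+1},\dots)$ is again a chain, so $f_j\equiv0$. This proves that no admissible chain exists for rational $\alpha$. $\blacksquare$

## 4. Irrational $\alpha$: correcting one moment at a time

For irrational $\alpha$ the set $\alpha\mathbb Z+\mathbb Z$ is dense in $\mathbb R$. The sensible first plan is to fix a nice $f_0$ and use Lemma 1: choose $a_1,a_2,\dots$ in turn so that $\alpha a_n+c_n+M_n(f_0)\in\mathbb Z$. Try it for $\alpha=\sqrt2$ with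
$$g_1(x)=x(\alpha-x)(2x-\alpha),$$
which vanishes at both ends and is antisymmetric about $\alpha/2$, so $\int_0^\alpha g_1=0$. Since $g_1=-\frac12\frac{d}{dx}\big[x^2(\alpha-x)^2\big]$, integrating by parts gives
$$M_1(g_1)=-\frac12\int_0^\alpha x^2(\alpha-x)^2dx=-\frac{\alpha^5}{60}=-\frac{\sqrt2}{15}.$$
As $c_1=0$, we need an integer $a_1$ with $\sqrt2\,(a_1-\frac1{15})\in\mathbb Z$. There is none. Density gives an approximate solution, with an error $\theta$ as small as we like, but the condition is exact membership in the countable set $\alpha\mathbb Z+\mathbb Z$.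

So do not fix $f_0$. Choose $a_n$ with a tiny error $\theta_n$, then change $f_0$ slightly so that $M_n(f_0)$ absorbs $\theta_n$. The change must not disturb what has already been arranged: the end values and $M_0,\dots,M_{n-1}$. The following polynomials do this.

**Step 1: polynomials that move $M_n$ and nothing earlier.** For $n\ge1$ let
$$Q_n=\frac{d^n}{dx^n}\big[x^{n+1}(\alpha-x)^{n+1}\big].$$
For example, $Q_1=2x(\alpha-x)(\alpha-2x)$. The bracket has zeros of order $n+1$ at $0$ and $\alpha$, so its derivatives of order at most $n$ vanish there. In particular $Q_n(0)=Q_n(\alpha)=0$. Integrating by parts $n$ times without boundary terms,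
$$M_j(Q_n)=(-1)^n\int_0^\alpha x^{n+1}(\alpha-x)^{n+1}\,\frac{d^n}{dx^n}\frac{(\alpha-x)^j}{j!}\,dx .$$
For $j<n$ the derivative is $0$, and for $j=n$ it is $(-1)^n$. So $M_j(Q_n)=0$ for $j<n$, and
$$\kappa_n:=M_n(Q_n)=\int_0^\alpha x^{n+1}(\alpha-x)^{n+1}dx=\alpha^{2n+3}\frac{((n+1)!)^2}{(2n+3)!}\ge\frac{\alpha^{2n+3}}{(2n+3)\,4^{n+1}}>0,\tag{4}$$
the last estimate because $(2n+2)!/((n+1)!)^2$ is a binomial coefficient, at most $4^{n+1}$.

**Step 2: a polynomial starting point.** We need a polynomial $g_0$ with $\|g_0-g\|<\varepsilon/2$ and with the same values at $0$ and $\alpha$ and the same integral as $g$. The map $q\mapsto(q(0),q(\alpha),\int_0^\alpha q)$ from quadratic polynomials (degree at most two) to $\mathbb R^3$ is injective: $q(0)=q(\alpha)=0$ forces $q=cx(\alpha-x)$, and then $\int_0^\alpha q=c\alpha^3/6$. So it is bijective, with bounded inverse. Take a Weierstrass approximation $\tilde g$ with $\|\tilde g-g\|<\eta$. The defects at $0$, at $\alpha$ and in the integral are $O(\eta)$, so they are corrected by a quadratic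 of norm $O(\eta)$. For small $\eta$ the sum is the required $g_0$.

**Step 3: the recursion.** Choose $\delta_n>0$ with
$$\delta_n\,\kappa_n^{-1}\max_{|x|\le n+\alpha}|Q_n(x)|\le\varepsilon\,2^{-n-2}\qquad(x\in\mathbb C).$$
Let $F_0=g_0$. Given $F_{n-1}$ and $a_1,\dots,a_{n-1}$, the number $c_n$ is determined, and by density of $\alpha\mathbb Z+\mathbb Z$ there are $a_n\in\mathbb Z$ and a real $\theta_n$ with $|\theta_n|\le\delta_n$ and
$$\alpha a_n+c_n+M_n(F_{n-1})+\theta_n\in\mathbb Z;\qquad\text{put }F_n=F_{n-1}+\frac{\theta_n}{\kappa_n}Q_n.\tag{5}$$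

**Step 4: the limit satisfies Lemma 1.** On any disc $|x|\le r$ the $n$-th correction is at most $\varepsilon2^{-n-2}$ once $n\ge r$, so $F_n$ converges locally uniformly on $\mathbb C$ to an entire function $f_0$, real on $[0,\alpha]$. On $[0,\alpha]$ the corrections add up to at most $\sum_{n\ge1}\varepsilon2^{-n-2}=\varepsilon/4$, so $\|f_0-g\|<\frac\varepsilon2+\frac\varepsilon4<\varepsilon$. All $Q_n$ vanish at $0$ and $\alpha$, so $f_0=g$ there, and $M_0(Q_n)=0$ for $n\ge1$ gives $M_0(f_0)=M_0(g_0)=\int_0^\alpha g\in\mathbb Z$. Finally $M_n(Q_j)=0$ for $j>n$, so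
$$M_n(f_0)=M_n(F_n)=M_n(F_{n-1})+\theta_n,$$
and (5) is exactly the condition of Lemma 1. This gives the chain claimed in the second part of Theorem 2.

**Step 5: a nonzero chain.** Take $g\not\equiv0$ with $g(0)=g(\alpha)=\int_0^\alpha g=0$, for instance $g=g_1$, and $\varepsilon<\|g\|$. Then $\|f_0-g\|<\|g\|$, so $f_0\not\equiv0$, and the chain is admissible. With Section 3, Theorem 2 is proved. $\blacksquare$

## 5. Growth of $f_n(0)$ and the squarefree integers $d$

The chains of Proposition A have $|f_n(0)|$ growing at most exponentially, while Section 4 gives no control of $a_n$. The next theorem says that growth is the dividing line. Write $\log^+t=\max(0,\log t)$ for $t>0$ and $\log^+0=0$.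

**Theorem 3.** For $\alpha>0$ the following are equivalent:

* **(a)** there is an admissible chain with $\log^+|f_n(0)|=o(n\log n)$;
* **(b)** there is an admissible chain with $f_{n+2}=d f_n$ for all $n$, for some nonzero integer $d$;
* **(c)** for some squarefree integer $d\neq0$ ($d=\pm1$ allowed): $\cosh(\alpha/\sqrt d)\in\mathbb Q$ and $\sqrt d\,\sinh(\alpha/\sqrt d)\in\mathbb Q$.

**Sharpness.** Here $o(n\log n)$ cannot be replaced by $O(n\log n)$. For $\alpha=\sqrt2$ there is an admissible chain with $|f_n(0)|\le C^{n+1}n!$ for all $n$, with a constant $C$, while (c) fails.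

Let us read (c). For $d=1$ it says $\cosh\alpha,\sinh\alpha\in\mathbb Q$, that is, $e^\alpha\in\mathbb Q$. For $d=-m<0$ it says $\cos(\alpha/\sqrt m),\sqrt m\sin(\alpha/\sqrt m)\in\mathbb Q$; for $d=-1$ this is $\cos\alpha,\sin\alpha\in\mathbb Q$. So the conjecture lists exactly $d=\pm1$. Every other squarefree $d$ gives solutions: $\alpha=\pi\sqrt m$ for $d=-m$; and for $d>1$, $\alpha=\sqrt d\log(x+y\sqrt d)$ with integers $x,y\ge1$ solving Pell's equation $x^2-dy^2=1$, since then $e^{\pm\alpha/\sqrt d}=x\pm y\sqrt d$, so $\cosh(\alpha/\sqrt d)=x$ and $\sqrt d\sinh(\alpha/\sqrt d)=dy$.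

The sets of $\alpha$ for different squarefree $d,d'$ are disjoint. If $\alpha$ were in both, $e^{\alpha/\sqrt d}$ and $e^{\alpha/\sqrt{d'}}$ would be algebraic, as sums of a $\cosh$ and a $\sinh$. The ratio $\sqrt d/\sqrt{d'}$ is algebraic, and it is irrational: otherwise $d d'$ would be a perfect square, so $d,d'$ would have the same sign and the same prime factors, and $d=d'$. Now (GS) with $\ell=\alpha/\sqrt d$ and $b=\sqrt d/\sqrt{d'}$ gives a contradiction.

**Proof of (c)⇒(b).** This is the first half of the proof of Proposition A.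

**Proof of (b)⇒(a).** We have $f_{2k}(0)=d^kf_0(0)$ and $f_{2k+1}(0)=d^kf_1(0)$, so $\log^+|f_n(0)|=O(n)$.

Proposition A with the squarefree reduction also gives (b)⇒(c), but the substance is (a)⇒(c), where no recurrence is given. We first prove sharpness, because the construction of Section 4 is fresh.

## 6. Factorial growth at $\alpha=\sqrt2$

That (c) fails is the Hermite–Lindemann theorem: $e^\gamma$ is transcendental for algebraic $\gamma\ne0$. If (c) held for some $d$, then $e^{\sqrt2/\sqrt d}$ would be algebraic, while $\sqrt2/\sqrt d$ is a nonzero algebraic number.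

**Step 1: how small $\delta_n$ must be.** The aim is a lower bound for an allowed $\delta_n$; we only ask for convergence on $|x|\le\alpha+1$ now. Cauchy's formula on the circle $|z-x|=1$, where $|z|\le\alpha+2$ and $|\alpha-z|\le2\alpha+2$, gives
$$|Q_n(x)|\le n!\,\big((\alpha+2)(2\alpha+2)\big)^{n+1}\qquad(|x|\le\alpha+1).$$
With (4), $|Q_n|/\kappa_n\le n!\,c_0^{n+1}$ there, for a constant $c_0=c_0(\alpha)\ge1$. Run the recursion (5) with $g=g_0=g_1$, with $\varepsilon<\|g_1\|$ and with $\delta_n=\varepsilon/(n!\,(2c_0)^{n+1})$. The $n$-th correction is at most $\varepsilon2^{-n-1}$ on $|x|\le\alpha+1$, so $F_n$ converges uniformly there, $f_0$ is analytic inside, and $\|f_0-g_1\|\le\sum_{n\ge1}\varepsilon2^{-n-1}=\varepsilon/2<\varepsilon$. Hence $f_0\not\equiv0$. Step 4 of Section 4 applies word for word to the end values and the $M_n$, so we obtain an admissible chain, with $f_0(0)=0$.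

**Step 2: how large $a_n$ must be.** We need a small $a\ge0$ with $a\alpha+\theta$ within $\delta_n$ of an integer, for a given real $\theta$. Let $p_k/q_k$ be the convergents of $\sqrt2$. Here $q_0=1$, $q_1=2$, $q_{k+1}=2q_k+q_{k-1}\le3q_k$. Let $q=q_k$ be the smallest convergent denominator with $q\ge2/\delta_n$. If $k\ge1$, then $q\le3q_{k-1}<6/\delta_n$; so in all cases $q\le\max(1,6/\delta_n)$. As $p_k$ is prime to $q$, the numbers $ap_k/q$, $0\le a<q$, run modulo $1$ through all multiples of $1/q$, so some such $a$ has $ap_k/q+\theta$ within $\frac1{2q}$ of an integer. Since $|\alpha-p_k/q|\le1/q^2$, we have $|a\alpha-ap_k/q|\le\frac1q$. So $a\alpha+\theta$ is within $\frac3{2q}\le\frac34\delta_n<\delta_n$ of an integer. Hence in (5) we may take $0\le a_n\le\max(1,6/\delta_n)\le C^{n+1}n!$. $\square$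

## 7. Two integer power series and an entire combination

From here on we prove (a)⇒(c). Let an admissible chain with $\log^+|f_n(0)|=o(n\log n)$ be given, and write
$$a_n=f_n(0),\quad b_n=f_n(\alpha),\qquad A=\sum_{n\ge0}a_nz^n,\quad B=\sum_{n\ge0}b_nz^n\in\mathbb Z[[z]].$$
These are formal power series; the growth hypothesis does not give a positive radius of convergence.

What should $A$ and $B$ look like? For the chain of Proposition A with $c=C_d(\alpha)$, $s=S_d(\alpha)$ one reads off
$$A=\frac{q}{1-dz^2},\qquad B=\frac{q(c+sz)}{1-dz^2}.$$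
Both are rational with poles at $\pm1/\sqrt d$. At $\lambda=1/\sqrt d$ the ratio of leading Laurent coefficients of $B$ and $A$ is $c+s/\sqrt d=e^{\alpha/\sqrt d}=e^{\alpha\lambda}$. So the poles remember $d$ and $\alpha$. The plan is to prove that $A$ and $B$ are rational in general, and then to read $d$ off the poles.

**Bounds.** Let $\psi(n)=\max_{k\le n}\log^+|a_k|$. It is nonnegative and nondecreasing, $|a_k|\le e^{\psi(n)}$ for $k\le n$, and $\psi(n)=o(n\log n)$: given $\eta>0$, all but finitely many $k\le n$ contribute at most $\eta n\log n$, and the remaining ones contribute a bounded amount. By (1),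
$$\|f_n\|\le Ke^{\psi(n)},\qquad K=e^\alpha(1+\|f_0\|)\ge1,\tag{6}$$
so $|b_n|\le Ke^{\psi(n)}$ too.

**The entire combination.** Put $E=B-e^{\alpha z}A$. Its coefficients are $e_n=b_n-\sum_{k=0}^na_{n-k}\alpha^k/k!$. By (1) at $x=\alpha$, $e_0=b_0-a_0$ and $e_n=M_{n-1}(f_0)-a_0\alpha^n/n!$ for $n\ge1$. Hence
$$|e_n|\le2\|f_0\|\frac{\alpha^n}{n!},\qquad |E(z)|\le2\|f_0\|e^{\alpha|z|},\tag{7}$$
and $E$ is entire, even though $A$ and $B$ may converge nowhere except at $0$.

**Where the direct approach stops.** To prove a power series $A$ with integer coefficients rational, one looks for linear dependence among the shifted rows $(a_{m-i})_m$: if integer determinants built from them are less than $1$ in absolute value, they vanish. The bound $|a_m|\le e^{\psi(m)}$ alone gives only $n!\,e^{n\psi}$ for an $n\times n$ determinant, which is never below $1$. Nor can we use analytic continuation of $A$, which need not converge. The only smallness at hand is $E$, and it involves $A$ and $B$ together. So we proceed in two rounds. First we find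 polynomials $u,v$ with $uA+vB$ very close to a polynomial $p$; this works because $B$ is almost $e^{\alpha z}A$. Then with $W=u+ve^{\alpha z}$,
$$WA=uA+v(B-E)=(p-vE)+(\text{terms of very high order}),$$
so $A$ agrees to very high order with $(p-vE)/W$, a meromorphic function. If $W$ has few zeros in a disc of large radius $R$ and is not too small there otherwise, then multiplying $A$ by the polynomial of these zeros gives coefficients that decay like $R^{-m}$. That is the missing smallness for $A$ alone.

The scale of $R$ is dictated by the losses. The lower bound for $W$ will cost factors $N^{O(N)}$ when $\deg u,\deg v<N$. With $R$ constant, a gain $R^{-m}$ with $m=O(N)$ would be $e^{-O(N)}$ and could not pay for this. With $R=\sqrt N$ the gain is $N^{-m/2}$, and $m$ equal to a large multiple of $N$ suffices.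

Fix $\Lambda=1200$. "$N$ large" means $N\ge N_0$ with $N_0$ depending only on the chain and on $\alpha$, and $o(1)$ refers to $N\to\infty$.

## 8. Rationality of $A$ and $B$

**Step 1: polynomials $u,v$ with $uA+vB$ close to a polynomial.** *For $N$ large there are real polynomials $u,v,p$ of degree $<N$, $(u,v)\neq(0,0)$, with $uA+vB-p\in z^{\Lambda N}\mathbb R[[z]]$.*

The coefficient of $z^n$ in $uA+vB$, for $N\le n<\Lambda N$, is $\sum_{i<N}(u_ia_{n-i}+v_ib_{n-i})$. We want all of these to vanish; $p$ is then the part of $uA+vB$ of degree below $N$. So it suffices that the integer matrix with the $2N$ rows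
$$\mathbf a_i=(a_{n-i})_n,\quad\mathbf b_i=(b_{n-i})_n\qquad(0\le i<N;\ N\le n<\Lambda N)$$
has rank less than $2N$. Taylor's formula for $f_{n-i}$ at $\alpha$ with $N-i$ terms, where $f_{n-i}^{(N-i)}=f_{n-N}$, reads
$$b_{n-i}-\sum_{k=0}^{N-1-i}\frac{\alpha^k}{k!}a_{n-i-k}=\int_0^\alpha\frac{(\alpha-t)^{N-1-i}}{(N-1-i)!}f_{n-N}(t)\,dt .$$
The right side is at most $\frac{\alpha^{N-i}}{(N-i)!}Ke^{\psi(\Lambda N)}$ in absolute value, by (6). The left side is the entry of $\mathbf b_i$ minus a fixed combination of the entries of $\mathbf a_i,\dots,\mathbf a_{N-1}$. So this change of the rows $\mathbf b_i$ does not change any $2N\times2N$ minor $D$. Expanding $D$ after the change, with $s=N-i$,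
$$|D|\le(2N)!\,K^{2N}e^{2N\psi(\Lambda N)}\prod_{s=1}^N\frac{\alpha^s}{s!}.$$
Take logarithms. The first three factors contribute $O(N\log N)$, $O(N)$ and $2N\cdot o(N\log N)=o(N^2\log N)$. The powers of $\alpha$ contribute $O(N^2)$. Finally $\sum_{s\le N}\log s!=\sum_{s\le N}s\log s+O(N^2)=\frac12N^2\log N+O(N^2)$. So
$$|D|\le\exp\big(-(\tfrac12+o(1))N^2\log N\big)<1$$
for $N$ large. As $D\in\mathbb Z$, $D=0$. All maximal minors vanish, the rows are dependent, and the claim follows.

**Step 2: a lower bound for $W$ near $0$.** Scale $(u,v,p)$ so that the largest of the $|u_i|,|v_i|$ is $1$. Put $W=u+ve^{\alpha z}$ and $\mu=\max_{|z|\le1}|W|$. *For $N$ large, $\mu\ge N^{-3N}$.* The point is to recover the coefficients of $u$ and $v$ from $W$ without losing too much.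

Since $\deg u<N$, differentiating $N$ times removes $u$: $W^{(N)}=e^{\alpha z}V$ with $V=(\partial+\alpha)^Nv$, a polynomial of degree $<N$. By Cauchy's estimate with radius $\frac12$, $|W^{(N)}|\le N!\,2^N\mu$ on $|z|\le\frac12$, so $|V|\le e^{\alpha/2}N!\,2^N\mu$ there. Cauchy's estimate on $|z|=\frac12$ then bounds each coefficient of $V$ by $e^\alpha N!\,4^N\mu$. On polynomials of degree $<N$ the operator $\partial$ is nilpotent, so the binomial series inverts $(\partial+\alpha)^N$:
$$v=\alpha^{-N}\sum_{j<N}\binom{N+j-1}{j}(-\alpha)^{-j}\,\partial^jV,\qquad v_k=\alpha^{-N}\sum_{j<N-k}\binom{N+j-1}{j}(-\alpha)^{-j}\frac{(k+j)!}{k!}V_{k+j}.$$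
Here the binomial coefficients are at most $4^N$, $(k+j)!/k!\le N!$, $\alpha^{-j}\le\max(1,\alpha^{-1})^N$, and there are at most $N$ terms. Hence $|v_k|\le c_1^N(N!)^2\mu$ with $c_1=c_1(\alpha)$. On $|z|\le1$ we have $|u|\le|W|+|v|e^\alpha\le\mu+Ne^\alpha c_1^N(N!)^2\mu$, so by Cauchy's estimate $|u_k|\le c_2^N(N!)^2\mu$ with $c_2=c_2(\alpha)$, which we take $\ge c_1$. Some $|u_k|$ or $|v_k|$ equals $1$, so
$$1\le c_2^N(N!)^2\mu\le c_2^NN^{2N}\mu,$$
and $\mu\ge N^{-3N}$ as soon as $N\ge c_2$. In particular $W\not\equiv0$.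

**Step 3: dividing by $W$ away from its zeros.** The goal is a monic polynomial $P$ of degree $\nu\le20N$ and a function $G$, analytic on $|z|\le\sqrt N$, with $PA\equiv G\pmod{z^{\Lambda N}}$ and $|g_m|\le N^{71N-m/2}$ for the Taylor coefficients of $G$.

Put $R=\sqrt N$ and $\rho=N$, with $N$ large. On $|z|\le\rho$ we have $|u|,|v|\le N^N$, so $|W|\le N^N(1+e^{\alpha N})\le N^{2N}$. By Step 2 there is $z_0$ with $|z_0|\le1$ and $|W(z_0)|\ge N^{-3N}$. Let $z_1,\dots,z_\nu$ be the zeros of $W$ in $|z|\le2R$, with multiplicity, let $P=\prod_k(z-z_k)$, and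
$$\widetilde W=W\prod_{k}\frac{\rho^2-\bar z_kz}{\rho(z-z_k)} .$$

*Counting the zeros.* $\widetilde W$ is entire, since the $z-z_k$ cancel zeros of $W$. On $|z|=\rho$ we have $|\rho^2-\bar z_kz|=|z||\bar z-\bar z_k|=\rho|z-z_k|$, so each factor has modulus $1$, and the maximum principle gives $|\widetilde W|\le N^{2N}$ on $|z|\le\rho$. At $z_0$ each factor has modulus at least
$$\frac{N^2-2\sqrt N}{N(1+2\sqrt N)}\ge N^{1/4}.$$
So $N^{-3N}N^{\nu/4}\le|\widetilde W(z_0)|\le N^{2N}$, that is, $\nu\le20N$.

*Lower bound for $\widetilde W$.* On $|z|\le2R$ the function $\widetilde W$ has no zeros: those of $W$ are divided out, and $\rho^2-\bar z_kz\ne0$ because $|\bar z_kz|\le4N<N^2$. So $h=\log(N^{2N}/|\widetilde W|)$ is harmonic on $|z|<2R$. It is $\ge0$, and $h(z_0)\le5N\log N$ because $|\widetilde W(z_0)|\ge N^{-3N}$. Recall Harnack's inequality for nonnegative harmonic $h$ on $|z|<2R$: for $|z|=r<2R$,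
$$\frac{2R-r}{2R+r}\,h(0)\le h(z)\le\frac{2R+r}{2R-r}\,h(0).$$
At $z_0$ it gives $h(0)\le\frac{2R+1}{2R-1}h(z_0)\le2h(z_0)$, and on $|z|\le R$ it gives $h\le3h(0)$. Thus $h\le30N\log N$ on $|z|\le R$, so $|\widetilde W|\ge N^{2N-30N}\ge N^{-30N}$ there.

*Lower bound for $W/P$.* Let
$$U=\frac WP=\widetilde W\prod_k\frac{\rho}{\rho^2-\bar z_kz}.$$
It is entire and zero-free on $|z|\le2R$. On $|z|\le R$, $|\rho^2-\bar z_kz|\le N^2+2N\le2N^2$, so each factor is at least $1/(2N)$ in modulus, and
$$|U|\ge N^{-30N}(2N)^{-20N}\ge N^{-70N}.$$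

*The function $G$.* Put $G=(p-vE)/U$, analytic on a neighborhood of $|z|\le R$. The coefficients of $p$ are those of $uA+vB$ below degree $N$, each at most $N(1+K)e^{\psi(N)}\le2NKe^{\psi(N)}$, so $|p|\le2N^2Ke^{\psi(N)}R^N$ on $|z|\le R$. By (7), $|vE|\le2N\|f_0\|R^Ne^{\alpha R}$ there. Now $R^N=N^{N/2}$, while $e^{\psi(N)}$ and $e^{\alpha\sqrt N}$ are $N^{o(N)}$. Hence $|p-vE|\le N^N$ and $|G|\le N^{71N}$ on $|z|\le R$, and Cauchy's estimate gives
$$|g_m|\le N^{71N}R^{-m}=N^{71N-m/2}.\tag{8}$$

*The congruence.* By Step 1, $uA+vB=p+z^{\Lambda N}H$ with a formal series $H$. So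
$$PUA=WA=uA+v(B-E)=p-vE+z^{\Lambda N}H.$$
As $U(0)\ne0$, the power series $U$ is invertible, and dividing by it gives $PA\equiv G\pmod{z^{\Lambda N}}$.

**Step 4: vanishing determinants for $A$ alone.** Now we use the decay (8) to get a rational relation for $A$. Let $n=400N$ and consider the integer rows
$$\mathbf a_i=(a_{m-i})_{n\le m<\Lambda N},\qquad0\le i<n .$$
For $\nu\le i<n$ replace $\mathbf a_i$ by $\sum_{k=0}^{\nu}P_k\,\mathbf a_{i-\nu+k}$, where $P=\sum_kP_kz^k$. As $P_\nu=1$, this is $\mathbf a_i$ plus a combination of rows of smaller index, so the change is triangular with ones on the diagonal and preserves every $n\times n$ minor. The new entry in column $m$ is $\sum_kP_ka_{m-i+\nu-k}$, the coefficient of $PA$ at degree $m-i+\nu$. Since $i\ge\nu$, this degree is at most $m<\Lambda N$, so by Step 3 the entry is $g_{m-i+\nu}$, and by (8) and $m\ge n$ its modulus is at most $N^{71N-(n-i+\nu)/2}$. The rows with $i<\nu$ have entries at most $e^{\psi(\Lambda N)}$. With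
$$\sum_{i=\nu}^{n-1}(n-i+\nu)\ge\sum_{j=1}^{n-\nu}j\ge\frac{(n-\nu)^2}2,\qquad n-\nu\ge380N,$$
every $n\times n$ minor $D$ satisfies
$$|D|\le n!\;e^{\nu\psi(\Lambda N)}\;N^{71Nn}\;N^{-(n-\nu)^2/4}\le\exp\Big(\big(71\cdot400-\tfrac{380^2}{4}+o(1)\big)N^2\log N\Big)<1$$
for $N$ large, because $71\cdot400=28400<36100=380^2/4$, $\log n!=O(N\log N)$ and $\nu\psi(\Lambda N)=o(N^2\log N)$. As $D\in\mathbb Z$, $D=0$. So the rows are linearly dependent over $\mathbb Q$. The coefficients of a dependence form a polynomial $w_N\ne0$ in $\mathbb Q[z]$ of degree $<400N$ such that $w_NA$ has zero coefficients in degrees $400N\le m<1200N$. With $q_N$ the part of $w_NA$ below degree $400N$,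
$$w_NA-q_N\in z^{1200N}\mathbb Q[[z]],\qquad\deg w_N,\ \deg q_N<400N\qquad\text{for all large }N.$$

**Step 5: the approximants coincide.** We pass from approximate to exact rationality. We have
$$w_Nq_{N+1}-w_{N+1}q_N=w_{N+1}(w_NA-q_N)-w_N(w_{N+1}A-q_{N+1})\in z^{1200N}\mathbb Q[[z]],$$
and the left side is a polynomial of degree $<400N+400(N+1)=400(2N+1)\le1200N$. So it is $0$, and $\varphi=q_N/w_N$ does not depend on $N$ for $N$ large. Since $w_N(A-\varphi)\in z^{1200N}\mathbb Q[[z]]$ and $w_N$ vanishes at $0$ to order less than $400N$, the formal Laurent series $A-\varphi$ has order at least $800N$ at $0$, for all large $N$. So $A=\varphi\in\mathbb Q(z)$.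

For $B$, reflect the chain: $\tilde f_n(x)=(-1)^nf_n(\alpha-x)$ satisfies $\tilde f_{n+1}'(x)=(-1)^{n}f_n(\alpha-x)=\tilde f_n(x)$ and has integer end values, so it is admissible, and $|\tilde f_n(0)|=|b_n|\le Ke^{\psi(n)}$, so the growth condition holds. Its series $\sum(-1)^nb_nz^n=B(-z)$ is rational by what was just proved, and therefore $B\in\mathbb Q(z)$.

## 9. Reading $d$ off the poles

**Step 6: $A$ has a pole.** Suppose not. Then $A$ is a polynomial, and $B=e^{\alpha z}A+E$ is rational and entire, hence a polynomial. So $a_n=b_n=0$ for all $n\ge n_1$, for some $n_1$. For $n\ge n_1$ and every polynomial $q$, every boundary term in (3) vanishes, so $\int_0^\alpha f_nq=0$. By Weierstrass approximation $f_n=0$ for $n\ge n_1$. Differentiating $f_{n_1}=0$ repeatedly gives $f_i=0$ for all $i<n_1$ as well, against admissibility.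

**Step 7: the values $e^{\alpha\lambda}$ are algebraic, compatibly with conjugation.** We use one more classical fact.

**Fatou's lemma.** A rational function in $\mathbb Q(z)\cap\mathbb Z[[z]]$ equals $p/q$ with $p,q\in\mathbb Z[z]$ coprime and $q(0)=1$.

For example, $\sum2^nz^n=1/(1-2z)$; its pole $\frac12$ has the integer reciprocal $2$. In general, let $\lambda$ be a pole of $A$, of order $r$. Then $\lambda\ne0$, because $A$ is a power series, and $\lambda$ is a root of $q$, hence algebraic. The polynomial $z^{\deg q}q(1/z)\in\mathbb Z[z]$ is monic because $q(0)=1$, and it vanishes at $1/\lambda$. So $1/\lambda$ is an algebraic integer.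

Now $B=e^{\alpha z}A+E$ holds between meromorphic functions on $\mathbb C$, with $E$ entire. So $B$ has a pole of order $r$ at $\lambda$, and the leading Laurent coefficients satisfy $\ell_B=e^{\alpha\lambda}\ell_A$. Write $q=(z-\lambda)^rq_1$ with $q_1\in\mathbb Q(\lambda)[z]$. Then $\ell_A=p(\lambda)/q_1(\lambda)\in\mathbb Q(\lambda)^*$, and likewise $\ell_B\in\mathbb Q(\lambda)^*$. Let $F$ be a number field that is Galois over $\mathbb Q$ and contains $\lambda$, and let $\tau\in\mathrm{Gal}(F/\mathbb Q)$. Applying $\tau$ to coefficients leaves $p$ and $q$ fixed and gives $q=(z-\tau(\lambda))^rq_1^\tau$. So $A$ has a pole of order $r$ at $\tau(\lambda)$ with leading coefficient $p(\tau(\lambda))/q_1^\tau(\tau(\lambda))=\tau(\ell_A)$, and the same argument for $B$ gives $\tau(\ell_B)$. Comparing leading coefficients in $B=e^{\alpha z}A+E$ at $\tau(\lambda)$, with $\beta=\ell_B/\ell_A\in\mathbb Q(\lambda)$,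
$$e^{\alpha\tau(\lambda)}=\tau(\beta)\qquad\text{for all }\tau\in\mathrm{Gal}(F/\mathbb Q).\tag{9}$$

**Step 8: $\lambda^2$ is rational.** We have $\alpha\lambda\ne0$, and by (9) both $e^{\alpha\lambda}=\beta$ and $e^{\alpha\tau(\lambda)}=e^{(\tau(\lambda)/\lambda)\,\alpha\lambda}$ are algebraic. The algebraic number $\chi(\tau)=\tau(\lambda)/\lambda$ cannot be irrational, by (GS) with $\ell=\alpha\lambda$ and $b=\chi(\tau)$. So $\chi(\tau)\in\mathbb Q^*$. Since rational numbers are fixed by the Galois group,
$$\chi(\sigma\tau)=\frac{\sigma(\tau(\lambda))}{\lambda}=\frac{\sigma(\chi(\tau)\lambda)}{\lambda}=\chi(\tau)\chi(\sigma),$$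
so $\chi$ is a homomorphism from a finite group to $\mathbb Q^*$. Its values are rational roots of unity, that is, $\pm1$. Hence $\tau(\lambda^2)=\lambda^2$ for all $\tau$, so $\lambda^2\in\mathbb Q$. Now $1/\lambda^2$ is rational and an algebraic integer, so it is a nonzero integer, and we write it as $dk^2$ with $d$ squarefree and $k\ge1$. So $\lambda=\pm\dfrac1{k\sqrt d}$.

**Step 9: condition (c).** Suppose $d=1$. Then $\lambda=\pm1/k$ is rational, so $\beta=e^{\pm\alpha/k}\in\mathbb Q(\lambda)=\mathbb Q$. Hence $e^\alpha\in\mathbb Q$, and (c) holds with $d=1$.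

Suppose $d\ne1$. Then $\mathbb Q(\lambda)=\mathbb Q(\sqrt d)$ is a quadratic field, and some $\tau$ has $\tau(\lambda)=-\lambda$. By (9), $\beta=e^{\alpha\lambda}\in\mathbb Q(\sqrt d)$ has conjugate $\tau(\beta)=e^{-\alpha\lambda}$. Raise to the power $\pm k$, with the sign of $\lambda=\pm1/(k\sqrt d)$: the number $\gamma=e^{\alpha/\sqrt d}\in\mathbb Q(\sqrt d)$ has conjugate $\gamma'=e^{-\alpha/\sqrt d}$. Write $\gamma=x+y\sqrt d$ and $\gamma'=x-y\sqrt d$ with $x,y\in\mathbb Q$. Then
$$\cosh\frac{\alpha}{\sqrt d}=\frac{\gamma+\gamma'}2=x\in\mathbb Q,\qquad\sqrt d\,\sinh\frac{\alpha}{\sqrt d}=\sqrt d\,\frac{\gamma-\gamma'}2=dy\in\mathbb Q,$$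
which is (c). This proves (a)⇒(c), and with Sections 5 and 6 it completes the proof of Theorem 3 and of its sharpness. $\blacksquare$
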